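# Infinite sums of Möbius modules, and freeness after a faithfully flat base change

All rings are commutative with identity. For a set $J$, $R^{(J)}$ is the free $R$-module with basis indexed by $J$.

## 1. A module on the circle

Let
$$B=\mathbb R[u,v]/(u^2+v^2-1),\qquad \mathfrak a=(1+u,\;v)\subset B .$$
So $B$ is the ring of polynomial functions on the unit circle and $\mathfrak a$ is the ideal of the point $p=(-1,0)$. We use repeatedly that $v^2=(1+u)(1-u)$.

**$\mathfrak a$ is not free.** A nonzero ideal of a domain is free only if it is principal, so suppose $\mathfrak a=(h)$ and view $h$ as a real function on the circle. At a point other than $p$ some element of $\mathfrak a$ is nonzero, so $h$ is nonzero there. At $p$ we have $h(p)=0$. Write $v=hq$ and differentiate with respect to the angle at $p$. The derivative of $v$ there is $-1$, and that of $hq$ is $h'(p)q(p)$, so $h'(p)\ne0$ and $h$ changes sign at $p$. But the circle without $p$ is an arc, on which $h$ is continuous and nowhere zero, hence of constant sign. This is a contradiction.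

**$\mathfrak a$ is locally free.** The elements $1+u$ and $1-u$ generate the unit ideal, since their sum is $2$. After inverting $1+u$ the ideal $\mathfrak a$ becomes the whole ring. After inverting $1-u$ we have $1+u=v^2/(1-u)$, so $\mathfrak a$ is generated by the nonzero element $v$. Moreover
$$\mathfrak a^2=\big((1+u)^2,(1+u)v,(1+u)(1-u)\big)=(1+u)\cdot(1+u,v,1-u)=(1+u),$$
so $\mathfrak a$ is an invertible module with $\mathfrak a\otimes\mathfrak a\cong\mathfrak a^2\cong B$. It is the algebraic Möbius bundle.

**$\mathfrak a$ becomes free over $\mathbb C$.** In $B\otimes_{\mathbb R}\mathbb C$ we have $(u+iv)(u-iv)=1$, hence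
$$(u+iv)(1+u-iv)=1+u+iv .$$
So the ideal generated by $1+u-iv$ contains $1+u+iv$, hence also $1+u$ and $v$. Thus $\mathfrak a\otimes_{\mathbb R}\mathbb C$ is free with basis $1+u-iv$.

So a module can become free after the base change $B\to B[t]/(t^2+1)$ without being free; here it is still locally free. Must it always be? For one copy of $\mathfrak a$, or finitely many, nothing goes wrong. Consider then an infinite sum. If $\mathfrak a_1,\mathfrak a_2,\dots$ live on infinitely many different circles, then each $\mathfrak a_i$ has its own trivializing cover, and it is not clear that one finite cover serves all of them.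

## 2. Definitions and statements

An $R$-module $M$ is **locally free** if there are $f_1,\dots,f_n\in R$ generating the unit ideal such that each $M_{f_i}$ is a free $R_{f_i}$-module, possibly of infinite rank. Note that the cover is finite and the $f_i$ must work for the whole of $M$.

A ring map $R\to S$ is **faithfully flat** if $S$ is flat over $R$ and $\operatorname{Spec}S\to\operatorname{Spec}R$ is surjective; equivalently, $S$ is flat and $M\otimes_RS=0$ implies $M=0$. For example, $S$ is faithfully flat if it is a nonzero free $R$-module, as is $B[t]/(t^2+1)$ over $B$. It is **finitely presented** as an algebra if $S\cong R[t_1,\dots,t_a]/(p_1,\dots,p_c)$ for finitely many polynomials $p_j$.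

Let $R\to S$ be faithfully flat with $S$ finitely presented as an $R$-algebra, and let $M$ be an $R$-module such that $M\otimes_RS$ is a free $S$-module. Does it follow, with no further hypotheses on $R$ or $M$, that $M$ is locally free? The question comes from https://math.stackexchange.com/questions/3845218/what-does-it-mean-when-the-extension-of-scalars-is-free. As context: without finite presentation of $S$ the answer is negative in general, and with it the answer is positive if in addition $R$ is Noetherian or $M$ is finitely generated. In general the answer is no.

**Theorem A.** Let $k'/k$ be any finite field extension with $k'\neq k$. There are a $k$-algebra $R$ which is an integral domain, and invertible $R$-modules $L_1,L_2,\dots$, such that for $S=R\otimes_kk'$ and $M=\bigoplus_{i\ge1}L_i$: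

1. $S$ is finitely presented as an $R$-algebra and free of finite rank $[k':k]$ as an $R$-module (étale over $R$ if $k'/k$ is separable). In particular $R\to S$ is faithfully flat.
2. $M\otimes_RS\cong S^{(\mathbb N)}$ is free.
3. For every nonzero $f\in R$, the $R_f$-module $M_f$ is not free.

Hence $M$ is not locally free: if $f_1,\dots,f_n$ generate the unit ideal of $R\ne0$, then some $f_j\neq0$, and $M_{f_j}$ is not free. With $k=\mathbb R$, $k'=\mathbb C$ we get $S=R[t]/(t^2+1)$, free of rank $2$ and étale over $R$.

**Corollary.** Let $k$ be a field. The following are equivalent: (a) $k$ is algebraically closed; (b) for every nonzero finitely generated $k$-algebra $A$, every $k$-algebra $R$ and every $R$-module $M$, if $M\otimes_kA$ is free over $R\otimes_kA$ then $M$ is locally free over $R$.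

**Theorem B.** Let $R\to S$ be any faithfully flat ring map (not necessarily finitely presented) with $R\ne0$, and let $M\otimes_RS$ be free.

1. If its rank is finite, $M$ is locally free.
2. If its rank is infinite, then $M$ is locally free if and only if $M$ is free.
3. If $R$ has finite Krull dimension, then $M$ is locally free (and free if the rank is infinite).

So any counterexample has infinite rank and infinite Krull dimension. By Theorem A, failure already occurs for finite étale covers of degree $2$, the smallest nontrivial degree.

## 3. One circle is not enough, and determinants do not decide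

The first candidate is $M=\mathfrak a^{(\mathbb N)}$ over the circle ring $B$. It is free. Indeed, put
$$\beta_1=(1+u,\,v),\qquad \beta_2=(-v,\,1+u)\qquad\text{in }\mathfrak a\oplus\mathfrak a .$$
Their determinant is $(1+u)^2+v^2=2(1+u)\neq0$, so they are linearly independent. They generate, because
$$\begin{aligned}
(1+u,0)&=\tfrac{1+u}2\beta_1-\tfrac v2\beta_2, & (v,0)&=\tfrac v2\beta_1-\tfrac{1-u}2\beta_2,\\
(0,1+u)&=\tfrac v2\beta_1+\tfrac{1+u}2\beta_2, & (0,v)&=\tfrac{1-u}2\beta_1+\tfrac v2\beta_2 ,
\end{aligned}$$
each of which is checked with $v^2=(1+u)(1-u)$. So $\mathfrak a\oplus\mathfrak a\cong B^2$, and grouping in pairs gives $\mathfrak a^{(\mathbb N)}\cong B^{(\mathbb N)}$.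

This also shows how the natural method for proving non-freeness breaks down. For a finite sum of invertible modules one takes the determinant: $\mathfrak a^{2j+1}$ has determinant $\mathfrak a^{\otimes(2j+1)}\cong\mathfrak a$, which is not free, so $\mathfrak a^{2j+1}$ is not free for any $j$. Yet the union $\mathfrak a^{(\mathbb N)}$ of these modules is free. An isomorphism $M\cong R^{(\mathbb N)}$ need not respect any finite stage of a direct sum, so non-freeness of finite stages proves nothing.

What does survive at a finite stage? If $\bigoplus_iL_i$ is free of infinite rank, pick one basis vector $x$ and the coordinate functional $\varphi$ with $\varphi(x)=1$. The vector $x$ lies in $L_1\oplus\dots\oplus L_m$ for some $m$, and restricting $\varphi$ shows that *$L_1\oplus\dots\oplus L_m$ has a free direct summand of rank one*. That happens for $\mathfrak a\oplus\mathfrak a$. We want invertible modules for which it never happens, for any $m$. The obstruction to splitting a trivial summand off a bundle of rank $m$ is the top Chern class $c_m$, here $\prod_i c_1(L_i)$. On one circle products of two or more factors vanish for dimension reasons.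 On a product of $m$ circles, with one Möbius module from each, the product of all $c_1(L_i)$ is the class of a point, and we shall show that this class is not zero.

Localization at an arbitrary $f\neq0$ adds a second requirement. An element $f$ involves only finitely many of the circles. We shall pass to the generic point of those and treat the other circles over the function field $K$ obtained. So the construction is made over a general field $K$.

## 4. The projective line minus a closed point of degree $d$

Let $\theta\in k'\setminus k$ have minimal polynomial $g\in k[t]$ over $k$, and let $d=\deg g\ge2$. Let $K\supseteq k$ be **any field over which $g$ remains irreducible**. Put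
$$G(x,y)=y^dg(x/y)\in K[x,y],\qquad A=K[x,y]_G,\qquad B=A_0,\qquad L=A_1 ,$$
where $A_j$ is the part of degree $j$ of the graded ring $A$. Since $g$ is monic, $G(1,0)=1$.

*Geometry.* $X=\operatorname{Spec}B$ is the affine open subscheme $D_+(G)$ of $\mathbb P^1_K$, and $L=\Gamma(X,\mathcal O(1))$. Because $G(1,0)\ne0$, the complement $V_+(G)$ lies in the chart $y\ne0$ and is $\operatorname{Spec}K[t]/(g)$: a single closed point whose residue field has degree $d$ over $K$. The point $\infty=(1:0)$ lies in $X(K)$; let $\varepsilon:B\to K$ be evaluation there, $p/G^j\mapsto p(1,0)$.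

*$L$ is invertible.* It is the restriction of $\mathcal O(1)$. Directly: write $G=xp+yq$ with $p,q$ homogeneous of degree $d-1$; then
$$1=x\cdot\frac pG+y\cdot\frac qG\in A_1A_{-1}. \tag{1}$$

*The zero scheme of the section $y\in L$ is exactly the reduced point $\infty$.* This zero scheme is defined by the ideal $yA_{-1}$ of $B$. It is contained in $\ker\varepsilon$. Conversely, if $\varepsilon(p/G^j)=0$ with $p$ homogeneous of degree $dj$, then $p(1,0)=0$, so the monomial $x^{dj}$ does not occur in $p$ and $y\mid p$. Hence $p/G^j=y\cdot\big((p/y)/G^j\big)\in yA_{-1}$. So $yA_{-1}=\ker\varepsilon$ and $B/yA_{-1}=K$.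

**Example: the circle.** Let $k=K=\mathbb R$, $k'=\mathbb C$, $\theta=i$, $G=x^2+y^2$. Put $u=(x^2-y^2)/G$ and $v=2xy/G$. Then $u^2+v^2=1$, and $x^2/G=\frac{1+u}2$, $y^2/G=\frac{1-u}2$, $xy/G=\frac v2$. Every element of $B$ is a combination of products of these three fractions, so $\mathbb R[u,v]/(u^2+v^2-1)\to B$ is surjective. Both rings are domains of dimension $1$, so it is an isomorphism. The module $L$ is generated by $x$ and $y$, and $s\mapsto 2xs/G$ is an injection $L\to B$ with $x\mapsto1+u$, $y\mapsto v$. So $L\cong\mathfrak a$.

**Non-freeness of a single $L$.** Since $G$ is irreducible in the factorial ring $K[x,y]$, every homogeneous unit of $A$ is $cG^j$ with $c\in K^\times$, so its degree is divisible by $d$. If $L=Bs$ were free, then $x=b_1s$, $y=b_2s$ with $b_1,b_2\in B$, and (1) would show that $s$ is a unit of $A$. But $s$ has degree $1$ and $d\ge2$. The obstruction is a degree modulo $d$, and this is the invariant that we shall use on the products as well.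

*The infinite product.* Put $R_m=B^{\otimes_Km}$, so that $\operatorname{Spec}R_m=X^m$ is an open subscheme of $(\mathbb P^1_K)^m$. Setting $y=1$, $x=t$ embeds $B$ in its localization $K[t]_g$. Hence $R_m$ embeds in its localization $K[t_1,\dots,t_m]_{g(t_1)\cdots g(t_m)}$. So $R_m$ is a domain with
$$\operatorname{Frac}R_m\cong K(t_1,\dots,t_m). \tag{2}$$
Let $R=\varinjlim R_m$ along the maps $a\mapsto a\otimes1$, which are injective because we tensor over a field. So $R$ is a domain. Let $L_i$ be the base change of $L$ along the $i$-th inclusion $B\to R$, and for $i\le m$ let $L_i^{(m)}$ be the analogous invertible module over $R_m$. Thus $L_i=R\otimes_{R_m}L_i^{(m)}$. When the field matters we write $R^K$, $L_i^K$. For $K=k$ write $B^k$, $L^k$; then $B=K\otimes_kB^k$ and $L=K\otimes_kL^k$, so $R^K=K\otimes_kR^k$ and $L_i^K=K\otimes_kL_i^k$.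

**Theorem A uses $K=k$:** $R=R^k$, $M=\bigoplus_{i\ge1}L_i$, $S=R\otimes_kk'$. For $k=\mathbb R$, $k'=\mathbb C$ this is $R=\mathbb R[u_i,v_i]_{i\ge1}/(u_i^2+v_i^2-1)$, with the Möbius module of each circle.

**Proof of Theorem A(1).** A finite extension $k'$ is a finitely presented $k$-algebra, free of rank $[k':k]$ as a module, and étale over $k$ if it is separable. All these properties pass to $R\to R\otimes_kk'$. A nonzero free module is faithfully flat.

**Proof of Theorem A(2).** The aim is to exhibit a basis of $L_i$ after extending scalars. Over $k(\theta)$ we have $t-\theta\mid g$, so the linear form $\ell=x-\theta y$ divides $G$. So $\ell$ is a unit, homogeneous of degree $1$, of $k(\theta)[x,y]_G$. Multiplication by $\ell$ then maps the degree-$0$ part isomorphically onto the degree-$1$ part: $L\otimes_kk(\theta)=\ell\cdot(B\otimes_kk(\theta))$ is free of rank one. Base change shows that each $L_i\otimes_kk(\theta)$ is free of rank one over $R\otimes_kk(\theta)$, hence $L_i\otimes_kk'$ is free of rank one over $S$. Summing, $M\otimes_RS\cong S^{(\mathbb N)}$. $\square$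

## 5. Zero-cycles modulo $d$

For a scheme $U$ of finite type over $K$, $CH_p(U)$ is the group of $p$-dimensional cycles on $U$ modulo rational equivalence. We use the following facts from Fulton, *Intersection Theory*, Ch. 1–3.

* **(C1)** A vector bundle $E$ on $U$ has Chern classes $c_i(E)$, which are commuting operators $CH_p(U)\to CH_{p-i}(U)$. They vanish for $i>\operatorname{rk}E$. The total class $c=1+c_1+c_2+\cdots$ satisfies the Whitney formula $c(E'\oplus E'')=c(E')c(E'')$, and $c=1$ for a trivial bundle.
* **(C2)** If $V\subset U$ is an integral closed subscheme, $L$ is a line bundle on $U$, and a nonzero section of $L|_V$ has zero scheme $W$, then $c_1(L)\cap[V]=[W]$, the cycle of the effective Cartier divisor $W$ on $V$. If $W$ is integral, it occurs with coefficient $1$.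
* **(C3)** If $Z\subset P$ is closed with open complement $U$, then $CH_0(Z)\to CH_0(P)\to CH_0(U)\to0$ is exact.
* **(C4)** If $P$ is proper over $K$, then $\sum n_z[z]\mapsto\sum n_z[\kappa(z):K]$ is a well-defined homomorphism $\deg:CH_0(P)\to\mathbb Z$.

**Example.** Take $P=\mathbb P^1_K$ and $U=X$. The degree identifies $CH_0(\mathbb P^1_K)$ with $\mathbb Z$, and the removed point has degree $d$. So $CH_0(X)\cong\mathbb Z/d$, and $[\infty]$ corresponds to $1$. Since $c_1(L)\cap[X]=[\infty]\neq0$ by the computation of the zero scheme of $y$, this shows again that $L$ is not free.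

**Proposition 1.** Let $K\supseteq k$ be a field over which $g$ is irreducible. For every $n\ge0$ the $R^K$-module $N=(R^K)^n\oplus\bigoplus_{i\ge1}L_i^K$ is not free.

*Proof.* Write $R=R^K$, $L_i=L_i^K$, and suppose that $N$ is free.

**Step 1: descend a free summand of rank $n+1$ to a finite stage.** The summand $R^n$ alone is free of rank $n$, so we need one more dimension to get a contradiction. The rank of $N$ is infinite, because $N\otimes\kappa(\mathfrak p)$ is infinite-dimensional for any prime $\mathfrak p$. Choosing $n+1$ basis vectors and their coordinate functionals, we get $R$-linear maps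
$$a:R^{n+1}\to N,\qquad b:N\to R^{n+1},\qquad ba=\mathrm{id}.$$
Let $E_m=R_m^n\oplus\bigoplus_{i\le m}L_i^{(m)}$, so $R\otimes_{R_m}E_m=R^n\oplus\bigoplus_{i\le m}L_i\subset N$. Each element of $N$ has finitely many nonzero components, and each component comes from some finite stage $R_{m}$, because $R=\varinjlim R_{m}$ and $L_i=\varinjlim_m L_i^{(m)}$. So $N$ is the union of the images of the $E_m$. Hence for some $m\ge1$ all of $a(e_1),\dots,a(e_{n+1})$ come from $E_m$. Sending $e_j$ to such preimages defines $a_m:R_m^{n+1}\to E_m$ such that $a$ is the composite of $R\otimes_{R_m}a_m$ and the inclusion $R\otimes_{R_m}E_m\subset N$.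

The map $b$ still has values in $R^{n+1}$, not in $R_m^{n+1}$. To bring it down, apply $\varepsilon$ to all factors of index $>m$: the maps $\mathrm{id}\otimes\varepsilon\otimes\cdots\otimes\varepsilon:R_{m'}\to R_m$ for $m'\ge m$ are compatible because $\varepsilon(1)=1$, and they define a ring map $\rho:R\to R_m$ that is the identity on $R_m$. The composite
$$R^{n+1}\xrightarrow{\;R\otimes a_m\;}R\otimes_{R_m}E_m\xrightarrow{\;b\;}R^{n+1}$$
is $ba=\mathrm{id}$. Base change along $\rho$ turns it into
$$R_m^{n+1}\xrightarrow{\;a_m\;}E_m\xrightarrow{\;b_m\;}R_m^{n+1},\qquad b_ma_m=\mathrm{id},$$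
since $R_m\otimes_{\rho,R}(R\otimes_{R_m}E_m)=E_m$. Therefore
$$E_m\cong R_m^{n+1}\oplus F,\qquad F=\ker b_m, \tag{3}$$
where $F$ is finitely generated projective of constant rank $(n+m)-(n+1)=m-1$.

**Step 2: a top Chern class must vanish.** Let $U=X^m=\operatorname{Spec}R_m$. By (3) and (C1), $c(E_m)=c(F)$, and $c_m(F)=0$ because $\operatorname{rk}F=m-1$. On the other hand $E_m$ is the sum of a trivial bundle and the $L_i^{(m)}$, so $c(E_m)=\prod_{i=1}^m\big(1+c_1(L_i^{(m)})\big)$. Comparing the parts of degree $m$,
$$\prod_{i=1}^mc_1(L_i^{(m)})\cap[U]=0 . \tag{4}$$

**Step 3: the same class is that of a rational point.** The aim is to compute the left side of (4) with the sections $y$ of the individual factors. Put $V_j=\{\infty\}^j\times X^{m-j}$ for $0\le j\le m$. It is an integral closed subscheme of $U$, because it is isomorphic to $X^{m-j}=\operatorname{Spec}R_{m-j}$. The coordinate $y$ of the $(j+1)$-st factor is a nonzero section of $L_{j+1}^{(m)}|_{V_j}$. By Section 4 its zero scheme is cut out by $\ker\varepsilon$ in that factor, so it is exactly $V_{j+1}$. By (C2), $c_1(L_{j+1}^{(m)})\cap[V_j]=[V_{j+1}]$. Starting from $V_0=U$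 we obtain
$$\prod_{i=1}^mc_1(L_i^{(m)})\cap[U]=[V_m], \tag{5}$$
where $V_m=(\infty,\dots,\infty)$ is a $K$-rational point. By (4), $[V_m]=0$ in $CH_0(U)$.

**Step 4: a rational point is nonzero in $CH_0(U)$.** We construct a degree on $U$ modulo $d$. Let $P=(\mathbb P^1_K)^m$ and $Z=P\setminus U=\bigcup_i\mathrm{pr}_i^{-1}(V_+(G))$. A closed point $z\in Z$ lies over the point $V_+(G)$ under some $\mathrm{pr}_i$, so $\kappa(z)$ contains a copy of $K[t]/(g)$ over $K$. Hence $d$ divides $[\kappa(z):K]$. So $\deg:CH_0(P)\to\mathbb Z$ from (C4) maps the image of $CH_0(Z)$ into $d\mathbb Z$. By (C3) it induces a homomorphism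
$$\deg:CH_0(U)\to\mathbb Z/d .$$
It sends $[V_m]$ to $1$, and $1\neq0$ in $\mathbb Z/d$ because $d\ge2$. This contradicts $[V_m]=0$. $\square$

## 6. No localization helps

**Proof of Theorem A(3).** Let $0\ne f\in R=R^k$. Then $f\in R_n$ for some $n\ge1$, where $R_n$ is formed over $k$.

**Step 1: find a field over which Proposition 1 applies.** Let $K=\operatorname{Frac}(R_n)\cong k(t_1,\dots,t_n)$, see (2). We claim that $g$ is irreducible over $K$. First, $k$ is algebraically closed in $K$: an element of $K$ algebraic over $k$ is integral over $k[t_1,\dots,t_n]$, hence lies in this integrally closed ring. A nonconstant polynomial has powers of unbounded degree and is not algebraic over $k$. Now let $g_1$ be a monic factor of $g$ over $K$. Its coefficients are polynomial expressions in roots of $g$, hence algebraic over $k$, hence in $k$. So $g_1\in k[t]$. The quotient $g/g_1$ is also monic over $K$, hence also in $k[t]$, and irreducibility of $g$ over $k$ shows that $g_1$ is $1$ or $g$.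

**Step 2: base change $M_f$ to $R^K$.** Write $R=R_n\otimes_kR^{>n}$, with $R^{>n}$ the tensor product of the factors of index $>n$. Since $f\neq0$ in $K$, there is a ring map
$$R_f=(R_n)_f\otimes_kR^{>n}\longrightarrow K\otimes_kR^{>n}\cong R^K,$$
where the last isomorphism renumbers the factors. Under this base change $L_i$ with $i>n$ becomes $L^K_{i-n}$. For $i\le n$, $L_i=R\otimes_{R_n}L_i^{(n)}$ becomes the base change to $R^K$ of the one-dimensional $K$-vector space $K\otimes_{R_n}L_i^{(n)}$, hence free of rank one. Therefore
$$M_f\otimes_{R_f}R^K\cong(R^K)^n\oplus\bigoplus_{i\ge1}L_i^K .$$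
By Proposition 1 the right side is not free. If $M_f$ were free, its base change would be free. So $M_f$ is not free. $\square$

The first $n$ modules become trivial in this argument, and this is the reason for the summand $R^n$ in Proposition 1.

**Proof of the Corollary.** If (a) fails, $k$ has a finite extension $k'\neq k$. Then $A=k'$ and the $R$, $M$ of Theorem A violate (b). If (a) holds, the Nullstellensatz gives a $k$-algebra map $A\to k$ for every nonzero finitely generated $A$. Base change of the free module $M\otimes_kA$ along $R\otimes_kA\to R$ gives $M$ back, so $M$ is free, in particular locally free. $\square$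

## 7. Descent to projective modules, and the finite rank case

We turn to Theorem B, in which $R\ne0$ and $R\to S$ is an arbitrary faithfully flat map. We use these facts.

* **(D1)** Projectivity of modules descends along faithfully flat ring maps (Raynaud–Gruson, *Critères de platitude et de projectivité*, Part II, Th. 3.1.4; see Stacks Project, Tag 05A9).
* **(D2)** Finite generation descends along faithfully flat maps, and finitely generated projective modules are locally free (Bourbaki, *Algèbre commutative*).
* **(D3)** A projective module is a direct sum of countably generated modules (Kaplansky, *Projective modules*, 1958).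

The first half of (D2) is short: if finitely many $m_1,\dots,m_a\in M$ suffice to express a finite generating set of $M\otimes_RS$, and $M'$ is the submodule that they generate, then $(M/M')\otimes_RS=0$, so $M=M'$.

**Proof of Theorem B(1).** By (D1) and (D2) $M$ is projective and finitely generated, hence locally free. $\square$

From now on the rank of $M\otimes_RS$ is infinite. By (D1) $M$ is projective. Moreover, for every prime $\mathfrak p$ of $R$,
$$\dim_{\kappa(\mathfrak p)}M\otimes\kappa(\mathfrak p)=\operatorname{rk}(M\otimes_RS): \tag{6}$$
choose a prime $\mathfrak q$ of $S$ over $\mathfrak p$, and compare $M\otimes\kappa(\mathfrak p)\otimes_{\kappa(\mathfrak p)}\kappa(\mathfrak q)=(M\otimes_RS)\otimes_S\kappa(\mathfrak q)$.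

The next lemma cuts $M$ into pieces of countable rank, because our construction of bases will be an induction over $\mathbb N$.

**Lemma 2.** Let $R\to S$ be faithfully flat, $M$ projective, and $M\otimes_RS$ free with infinite basis $(\epsilon_j)_{j\in J}$. Then $M=\bigoplus_\alpha M_\alpha$ with each $M_\alpha$ countably generated and $M_\alpha\otimes_RS$ free of rank $\aleph_0$.

*Proof.* By (D3) write $M=\bigoplus_{i\in I}M_i$ with $M_i\ne0$ countably generated. The basis $(\epsilon_j)$ has nothing to do with this decomposition, and we look for subsets on which the two are compatible. For $I'\subset I$ and $J'\subset J$ put $M(I')=\bigoplus_{i\in I'}M_i$ and $S(J')=\bigoplus_{j\in J'}S\epsilon_j$. Call $(I',J')$ *good* if $M(I')\otimes_RS=S(J')$ inside $M\otimes_RS$. The pair $(\emptyset,\emptyset)$ is good. Arbitrary unions of good pairs are good, because $M(I'\cup I'')=M(I')+M(I'')$, $S(J'\cup J'')=S(J')+S(J'')$, and likewise for larger unions.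

**Step 1: every countable $C_0\subset J$ lies in a countable $C$ such that $(D,C)$ is good for some countable $D$.** For countable $C\subset J$ there is a countable $D\subset I$ with $S(C)\subset M(D)\otimes S$, because each $\epsilon_j$ involves finitely many of the $M_i$. For countable $D$ there is a countable $C$ with $M(D)\otimes S\subset S(C)$, because $M(D)$ is countably generated and each generator involves finitely many of the $\epsilon_j$. Alternate, starting from $C_0$, to get increasing countable sets with
$$S(C_0)\subset M(D_0)\otimes S\subset S(C_1)\subset M(D_1)\otimes S\subset\cdots .$$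
Then $C=\bigcup C_l$ and $D=\bigcup D_l$ form a good pair.

**Step 2: exhaust $J$.** Let $(I',J')$ be good with $J\setminus J'$ infinite. Choose a countably infinite $C_0\subset J\setminus J'$ and $(D,C)$ as in Step 1. Then $(I'\cup D,J'\cup C)$ is good, and we have added countably many elements to $I'$ and exactly $\aleph_0$ elements to $J'$. By transfinite recursion, taking unions at limit stages, we get a chain of good pairs $(I_\alpha,J_\alpha)$ that starts at $(\emptyset,\emptyset)$, is continuous, and ends at an index $\lambda\geq1$ with $J\setminus J_\lambda$ finite.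

**Step 3: read off the summands.** Put $M_\alpha=M(I_{\alpha+1}\setminus I_\alpha)$ for $\alpha<\lambda$. By continuity $I_\lambda$ is the disjoint union of the sets $I_{\alpha+1}\setminus I_\alpha$, so $M=\bigoplus_{\alpha<\lambda}M_\alpha\oplus M(I\setminus I_\lambda)$. Each $M_\alpha$ is countably generated, and
$$M_\alpha\otimes_RS\cong\frac{M(I_{\alpha+1})\otimes S}{M(I_\alpha)\otimes S}=\frac{S(J_{\alpha+1})}{S(J_\alpha)}$$
is free of rank $\aleph_0$. In the same way $M(I\setminus I_\lambda)\otimes_RS\cong S(J\setminus J_\lambda)$ is free of finite rank, so $M(I\setminus I_\lambda)$ is finitely generated by (D2). Add it to $M_0$; the enlarged $M_0$ is still countably generated and becomes free of rank $\aleph_0$ over $S$. $\square$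

## 8. A unimodularity condition that gives a basis

Let $M$ be a countably generated projective module. Fix a module $Q$ such that $F=M\oplus Q$ is free on $e_1,e_2,\dots$, with coordinate functions $e_k^*$. Let $F_{\le r}=\langle e_1,\dots,e_r\rangle$. For $x\in F$ and $r\ge0$ let
$$I_r(x)=\text{the ideal generated by the }e_k^*(x),\ k>r .$$
For instance, if $R=\mathbb Z$ and $x=2e_1+3e_2$, then $I_0(x)=\mathbb Z$, $I_1(x)=3\mathbb Z$ and $I_2(x)=0$. Consider the condition

> (†) for every decomposition $M=H\oplus N$ with $H$ free of finite rank and every $r\ge0$, there is $x\in N$ with $I_r(x)=R$.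

It says that $N$ contains vectors that are unimodular even after the first $r$ coordinates are discarded.

**Lemma 3.** If (†) holds, then $M\cong R^{(\mathbb N)}$.

*Proof.* Let $y_1,y_2,\dots$ generate $M$.

**Step 1: split off free rank-one modules so that the projections are eventually zero on each generator.** We construct inductively $x_n\in M$ and $\varphi_n\in\operatorname{Hom}(M,R)$ with
$$\varphi_i(x_j)=\delta_{ij},\qquad \varphi_n(y_l)=0\ \text{ for } l<n. \tag{7}$$
Suppose that $x_i,\varphi_i$ are given for $i<n$. Put $N=\bigcap_{i<n}\ker\varphi_i$. Since $\varphi_i(x_j)=\delta_{ij}$, the map $z\mapsto\sum_{i<n}\varphi_i(z)x_i$ is a projection with kernel $N$, so $M=\bigoplus_{i<n}Rx_i\oplus N$ with free first summand. Choose $r$ with $x_i,y_i\in F_{\le r}$ for all $i<n$. By (†) there is $x_n\in N$ with a finite relation $\sum_{k>r}c_ke_k^*(x_n)=1$. Put $\varphi_n=\sum_{k>r}c_ke_k^*|_M$. Then $\varphi_n(x_n)=1$. Since $\varphi_n$ kills $F_{\le r}$, it kills $x_i$ and $y_i$ for $i<n$. And $\varphi_i(x_n)=0$ for $i<n$ because $x_n\in N$. So (7) holds.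

**Step 2: $M$ has $R^{(\mathbb N)}$ as a direct summand.** Put $\varphi=(\varphi_n)_n$. Each element of $M$ is a combination of finitely many $y_l$, and $\varphi_n(y_l)=0$ for $n>l$, so $\varphi$ maps $M$ into $R^{(\mathbb N)}$. It is surjective, since $\varphi(x_n)$ is the $n$-th basis vector. Hence $M\cong R^{(\mathbb N)}\oplus P$ with $P=\ker\varphi$ countably generated projective.

**Step 3: absorb $P$.** Choose $P'$ with $P\oplus P'\cong R^{(\mathbb N)}$. Then, regrouping an infinite sum,
$$M\cong P\oplus R^{(\mathbb N)}\cong P\oplus(P'\oplus P)^{(\mathbb N)}\cong(P\oplus P')^{(\mathbb N)}\cong R^{(\mathbb N)} .\qquad\square$$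

## 9. Locally free of infinite rank implies free

**Proof of Theorem B(2).** A free module is locally free (take the single element $1$). Conversely, let $M$ be locally free.

**Step 1: reduce to countable rank.** Choose $f_1,\dots,f_s$ generating the unit ideal with all $M_{f_i}$ free. A nilpotent $f_i$ lies in every prime, so we may drop it and still have the unit ideal; thus all $R_{f_i}\neq0$. By (6), all the ranks of the $M_{f_i}$ equal the infinite rank of $M\otimes_RS$. Hence $M\otimes_R\prod_iR_{f_i}$ is free of infinite rank over the faithfully flat $R$-algebra $\prod_iR_{f_i}$. Lemma 2, applied to this algebra, writes $M$ as a direct sum of countably generated modules whose localizations at each $f_i$ are free of rank $\aleph_0$. It suffices to treat each of them. So assume that $M$ is countably generated projective with each $M_{f_i}$ free of rank $\aleph_0$. Choose $Q$, $F$ and the $e_k$ as in Section 8. By Lemma 3 it is enough to verify (†). Let $M=H\oplus N$ with $H$ free of finite rank $h$, let $r\ge0$, and let $b$ be one of the $f_i$.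

**Step 2: $N_b$ is free of rank $\aleph_0$.** We need basis elements of $N_b$ itself. The finitely generated module $H_b$ lies in the span $W$ of finitely many, say $q$, basis elements of $M_b$; let $W'\cong R_b^{(\mathbb N)}$ be the span of the others. From $M_b=H_b\oplus N_b$ and $H_b\subset W$ we get $W=H_b\oplus(W\cap N_b)$. So, with $C=W/H_b$, we have $C\oplus R_b^h\cong R_b^q$. Therefore
$$N_b\cong M_b/H_b\cong C\oplus R_b^{(\mathbb N)}\cong C\oplus R_b^h\oplus R_b^{(\mathbb N)}\cong R_b^q\oplus R_b^{(\mathbb N)}\cong R_b^{(\mathbb N)} .$$

**Step 3: for $x\in N$ there is $x'\in N$ with $\sqrt{I_r(x')}\supseteq I_r(x)+bR$.** This step puts $b$ into the radical without losing what was there before. Choose $r'\ge r$ with $x\in F_{\le r'}$. We first look for $w\in N$ with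
$$b\in\sqrt{I_{r'}(w)} . \tag{8}$$
Let $h_1,h_2,\dots$ be a basis of $N_b$, with coordinate functions $h_j^*$, and let $\pi:F_b\to N_b$ be the projection along $H_b\oplus Q_b$. Choose $q$ with $\pi((F_{\le r'})_b)\subset\langle h_1,\dots,h_q\rangle$, and choose $w\in N$ whose image in $N_b$ is $b^ah_{q+1}$ for some $a\ge0$. The functional $\psi=h_{q+1}^*\circ\pi:F_b\to R_b$ kills $F_{\le r'}$, and $\psi(w)=b^a$. Expanding $w=\sum_ke_k^*(w)e_k$ gives
$$b^a=\sum_{k>r'}e_k^*(w)\psi(e_k)\quad\text{in }R_b .$$
Clearing denominators, a power of $b$ lies in $I_{r'}(w)$, which is (8).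

Put $x'=x+bw$. For $k>r'$ we have $e_k^*(x)=0$, so $e_k^*(x')=b\,e_k^*(w)$. Hence $I_r(x')\supseteq I_{r'}(x')=b\,I_{r'}(w)$, which contains a power of $b$ by (8). So $b\in\sqrt{I_r(x')}$. Since $x'\equiv x$ modulo $b$, also $I_r(x)\subset I_r(x')+bR\subset\sqrt{I_r(x')}$.

**Step 4: conclude.** Start with $x=0$ and apply Step 3 with $b=f_1,\dots,f_s$ in turn. By Step 3 the radical of $I_r$ of the new vector contains that of the old one, so the resulting $x\in N$ has $f_1,\dots,f_s\in\sqrt{I_r(x)}$. Thus $I_r(x)=R$. This proves (†), and $M$ is free. $\square$

## 10. Finite Krull dimension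

For Theorem B(3) there is no cover by elements $f_i$ with $M_{f_i}$ free; all we know is that the fibers $M\otimes\kappa(\mathfrak p)$ are infinite-dimensional. Let us see what becomes of the argument in Section 9. Given $x\in N$ supported in the first $r'$ coordinates, every prime $\mathfrak p$ admits some $w\in N$ and $k>r'$ with $e_k^*(w)\notin\mathfrak p$ (the fiber of $N$ is too large to live in $r'$ coordinates). By quasi-compactness finitely many such elements $\delta=e_k^*(w)$ generate $R$. As before, $x'=x+\delta w$ takes care of one of them. But the support of $x'$ is larger than that of $x$, so the coordinate $k$ chosen for the *next* $\delta$ may no longer lie beyond the support, and choosing again changes the whole list of $\delta$'s. In Section 9 the list $f_1,\dots,f_s$ did not depend on $r'$; here it does, and the procedure does not close up.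

The way around this is to fix the list once, depending on $r$ only, and to accept that $x$ may have nonzero coordinates in the columns that we want to change. If $\dim R<n$, then $n$ columns leave enough room, by the following lemma.

**Lemma 4.** Let $\dim R<n$ with $n\ge0$ ($\dim R<0$ meaning $R=0$), and let $a,b_1,\dots,b_n\in R$. There are $c_1,\dots,c_n\in R$ with $a,b_1,\dots,b_n\in\sqrt{(b_1+ac_1,\dots,b_n+ac_n)}$.

For example, if $R$ is a field and $n=1$, take $c_1=0$ when $b_1\ne0$ and $c_1=1$ when $b_1=0$.

*Proof.* It suffices to get $a$ into the radical, since $b_i=(b_i+ac_i)-ac_i$. We use induction on $n$. For $n=0$ the ring is zero and there is nothing to prove. Let $n\ge1$.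

**Step 1: a quotient of smaller dimension.** Put $J=b_nR+(\sqrt0:b_n)$. We claim that no minimal prime $\mathfrak p$ contains $J$. This is clear if $b_n\notin\mathfrak p$. If $b_n\in\mathfrak p$, then $b_n$ is nilpotent in $R_{\mathfrak p}$, whose only prime is $\mathfrak pR_{\mathfrak p}$. So $sb_n^e=0$ for some $s\notin\mathfrak p$ and $e\ge1$, whence $(sb_n)^e=0$ and $s\in(\sqrt0:b_n)\subset J$. So $J\not\subset\mathfrak p$. Consequently a chain of primes containing $J$ can be lengthened by a minimal prime strictly below its smallest member, and $\dim R/J<n-1$. (For $n=1$ all primes of $R$ are minimal, and this says $R/J=0$.)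

**Step 2: lift from the quotient.** By induction in $R/J$, applied to the images of $a,b_1,\dots,b_{n-1}$, there are $c_1,\dots,c_{n-1}\in R$ and $e\geq0$ with
$$a^e=z+b_nu+c_n,\qquad z\in(b_1+ac_1,\dots,b_{n-1}+ac_{n-1}),\quad u\in R,\quad c_nb_n\text{ nilpotent}.$$
This also defines $c_n$. Every prime contains $b_n$ or $c_n$, hence $b_n$ or $ac_n$. So a prime containing the sum $b_n+ac_n$ contains both terms, which means that $b_n,ac_n\in\sqrt{(b_n+ac_n)}$. Therefore
$$a^{e+1}=az+ab_nu+ac_n\in\sqrt{(b_1+ac_1,\dots,b_n+ac_n)},$$
and $a$ lies in this radical. $\square$

**Proof of Theorem B(3).** Let $\dim R<n<\infty$ with $n\ge1$. If the rank is finite, part (1) applies, so let it be infinite. By Lemma 2 and (6) we may replace $M$ by one of its summands $M_\alpha$ and assume that $M$ is countably generated projective with $M\otimes\kappa(\mathfrak p)$ infinite-dimensional for all $\mathfrak p$; if all the summands are free, so is the original module. Choose $Q$, $F$ and the $e_k$ as in Section 8. We verify (†), and then Lemma 3 shows that $M$ is free. Let $M=H\oplus N$ with $H$ free of finite rank, and $r\ge0$.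

**Step 1: a fixed finite list of determinants generating $R$.** The module $N$ is a direct summand of $F$, so $N\otimes\kappa(\mathfrak p)$ is a subspace of $F\otimes\kappa(\mathfrak p)$. It is infinite-dimensional because $H\otimes\kappa(\mathfrak p)$ is finite-dimensional. Its projection to $\bigoplus_{k>r}\kappa(\mathfrak p)e_k$ has kernel of dimension $\le r$, so the image is infinite-dimensional. The image is spanned by the images of elements of $N$. Choose $w_1,\dots,w_n\in N$ with linearly independent images. Some $n\times n$ minor of their coordinates is nonzero in $\kappa(\mathfrak p)$, that is, there are $k_1<\dots<k_n$, all $>r$, with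
$$\delta=\det\big(e_{k_j}^*(w_i)\big)_{i,j}\notin\mathfrak p .$$
This holds for every $\mathfrak p$, so finitely many such determinants $\delta_1,\dots,\delta_t$ generate $R$.

**Step 2: for $x\in N$ and $\delta$ as above there is $x'\in N$ with $\sqrt{I_r(x')}\supseteq I_r(x)+\delta R$.** The purpose is the same as in Step 3 of Section 9, but now with the columns $k_1,\dots,k_n$ fixed in advance. Put $b_j=e_{k_j}^*(x)$. Lemma 4 with $a=\delta^2$ gives $c_1,\dots,c_n$ with
$$\delta\in\sqrt{(b_1+\delta^2c_1,\dots,b_n+\delta^2c_n)} .$$
We realize these as coordinates of a vector of $N$. Let $\Omega=(e_{k_j}^*(w_i))_{i,j}$ and let $(t_1,\dots,t_n)=(c_1,\dots,c_n)\operatorname{adj}(\Omega)$. Since $\operatorname{adj}(\Omega)\,\Omega=\delta\cdot\mathrm{id}$, we have $\sum_it_ie_{k_j}^*(w_i)=\delta c_j$ for all $j$. Put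
$$x'=x+\delta\sum_it_iw_i\in N .$$
Then $e_{k_j}^*(x')=b_j+\delta^2c_j$, and all $k_j>r$, so $\delta\in\sqrt{I_r(x')}$. Since $x'\equiv x$ modulo $\delta$, also $I_r(x)\subset I_r(x')+\delta R\subset\sqrt{I_r(x')}$.

**Step 3: conclude.** Start with $x=0$ and apply Step 2 for $\delta_1,\dots,\delta_t$ in turn. As in Section 9 the radicals only grow, so the resulting $x\in N$ has $\delta_1,\dots,\delta_t\in\sqrt{I_r(x)}$ and hence $I_r(x)=R$. This is (†). $\square$
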